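# Overcomplete Gabor and wavelet frames as orbits of one bijective operator

## 1. Two parameters against one: a guess and its tests

A Gabor system is indexed by pairs of integers, and so is a wavelet system. The orbit $(T^nf_0)_{n\in\mathbb Z}$ of an invertible operator is indexed by single integers. Can a Gabor or wavelet frame, after a suitable relabeling, be such an orbit? The first guess is: *no, because a two-parameter system is too big for one operator.* Let us fix the terms and test this guess.

Let $\mathcal H\neq\{0\}$ be a separable Hilbert space and $K$ a countable index set. A sequence $(f_k)_{k\in K}$ in $\mathcal H$ is a **frame** for $\mathcal H$ if there are constants $0<A\le B<\infty$ with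
$$A\|f\|^2\le\sum_{k\in K}|\langle f,f_k\rangle|^2\le B\|f\|^2\qquad(f\in\mathcal H). \tag{1}$$
We use the following textbook facts. The synthesis operator $c\mapsto\sum_kc_kf_k$ from $\ell^2(K)$ to $\mathcal H$ is bounded and surjective, and its series converge unconditionally. The frame operator $Sf=\sum_k\langle f,f_k\rangle f_k$ is bounded, positive and invertible; indeed $\langle Sf,f\rangle$ is the middle term of (1). A **Riesz basis** is the image of an orthonormal basis under a bounded bijective operator. Equivalently, it is a frame whose synthesis operator is injective, hence bijective. A frame is **overcomplete** if it is not a Riesz basis. The order of the index set plays no role in any of this.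

On $L^2(\mathbb R)$ put $T_af(x)=f(x-a)$, $E_bf(x)=e^{2\pi ibx}f(x)$ and $D_cf(x)=c^{-1/2}f(x/c)$ for $a,b\in\mathbb R$, $c>0$; these operators are unitary. A **Gabor frame** is a frame for $L^2(\mathbb R)$ of the form $\{E_{mb}T_{na}g\}_{m,n\in\mathbb Z}$ with $g\in L^2(\mathbb R)$ and $a,b>0$. A **wavelet frame** is a frame for $L^2(\mathbb R)$ of the form $\{D_{a^j}T_{kb}\psi\}_{j,k\in\mathbb Z}$ with $\psi\in L^2(\mathbb R)$, $a>1$, $b>0$.

We say that $(f_k)_{k\in K}$ **can be written as** $(T^nf_0)_{n\in\mathbb Z}$ if there are a bijection $\sigma:\mathbb Z\to K$, a bounded bijective operator $T$ on $\mathcal H$ and a vector $f_0$ with $f_{\sigma(n)}=T^nf_0$ for all $n\in\mathbb Z$. Here $T^{-1}$ is bounded by the open mapping theorem, and $T^n=(T^{-1})^{|n|}$ for $n<0$. The bijection $\sigma$ is completely arbitrary.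

**Test 1: an orthonormal Gabor basis.** Take $a=b=1$ and $g=\chi_{[0,1)}$. The functions $E_mT_ng$, for fixed $n$, are the exponentials on $[n,n+1)$, so the whole system is an orthonormal basis of $L^2(\mathbb R)$. Choose any bijection $\sigma:\mathbb Z\to\mathbb Z^2$ and let $T$ be the unitary operator that sends the basis vector with label $\sigma(n)$ to the one with label $\sigma(n+1)$. The Gabor basis is now an orbit of $T$. So the reason behind our guess is wrong: having two parameters is no obstacle in itself.

**Test 2: an overcomplete orbit.** Perhaps overcompleteness is the obstacle. Let $E\subset[0,1)$ be measurable with $0<|E|<1$, and on $L^2(E)$ let $Tf(x)=e^{2\pi ix}f(x)$ and $f_0=1$, so that $T^nf_0(x)=e^{2\pi inx}$. Extend $f\in L^2(E)$ by zero to $[0,1)$. Parseval's identity gives $\sum_n|\langle f,T^nf_0\rangle|^2=\|f\|^2$, so the orbit is a frame with $A=B=1$ and $S=I$. Let $(c_n)$ be the Fourier coefficients of $\chi_{[0,1)\setminus E}$. They are not all zero, and $\sum_nc_ne^{2\pi inx}=\chi_{[0,1)\setminus E}(x)$ vanishes on $E$. So synthesis is not injective, and this orbit is overcomplete. Overcompleteness is no obstacle in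 itself either.

The guess "no" can therefore survive only for overcomplete Gabor and wavelet frames, and a proof must use both features at once. For one-sided orbits there is a known result: an overcomplete Gabor or wavelet frame can never be written as $(T^nf_0)_{n\in\mathbb N}$ with $T$ bounded, where $\mathbb N=\{0,1,2,\dots\}$. The two-sided question comes from "Frame Properties of Operator Orbits". Its answer, proved below, is that the guess is right in exactly the surviving range: a Gabor or wavelet frame can be written as $(T^nf_0)_{n\in\mathbb Z}$ with $T$ bounded and bijective if and only if it is a Riesz basis.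

## 2. Symmetries of a frame, and the theorems

**Definition (symmetry).** A symmetry of a frame $(f_k)_{k\in K}$ is a pair $(W,\tau)$, where $W$ is a bounded bijective operator on $\mathcal H$ and $\tau$ is a permutation of $K$, such that
$$Wf_k=c_kf_{\tau(k)},\qquad |c_k|=1,\qquad k\in K. \tag{2}$$

The orbits of $\tau$ are the sets $\{\tau^n(k):n\in\mathbb Z\}$.

For a Gabor frame, $W=E_b$ satisfies $E_b\,E_{mb}T_{na}g=E_{(m+1)b}T_{na}g$, so it is a symmetry with $\tau(m,n)=(m+1,n)$; its orbits are the infinitely many infinite sets $\mathbb Z\times\{n\}$. For a wavelet frame, $W=D_a$ satisfies $D_aD_{a^j}T_{kb}\psi=D_{a^{j+1}}T_{kb}\psi$, since $D_aD_{a^j}f(x)=a^{-1/2}a^{-j/2}f(x/a^{j+1})$. It is a symmetry with $\tau(j,k)=(j+1,k)$, again with infinitely many orbits, all infinite. For the exponentials of Test 2, $T^N$ is a symmetry with $\tau(n)=n+N$; for $N\ge1$ it has exactly $N$ orbits.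

**Theorem A.** Let $(f_k)_{k\in K}$ be an overcomplete frame for $\mathcal H$ having a symmetry $(W,\tau)$ such that $\tau$ has infinitely many infinite orbits on $K$. Then there are no bijection $\sigma:\mathbb Z\to K$, bounded bijective $T$, vector $f_0$ and unimodular scalars $c_n$ with $f_{\sigma(n)}=c_nT^nf_0$ for all $n\in\mathbb Z$.

**Corollary B.** No overcomplete Gabor frame and no overcomplete wavelet frame can be written as $(T^nf_0)_{n\in\mathbb Z}$ with $T$ bounded and bijective. For a Gabor or wavelet frame, such a representation exists if and only if the frame is a Riesz basis.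

The last theorem concerns finitely many orbits of one operator.

**Theorem C.** Let $\Lambda$ be a countable torsion-free group containing an element $t\ne e$ such that $\langle t\rangle$ has infinite index (for example $\Lambda=\mathbb Z^r$ with $r\ge2$). Let $(f_\lambda)_{\lambda\in\Lambda}$ be an overcomplete frame for $\mathcal H$ such that for each $\lambda$ there is a bounded bijective $W_\lambda$ with $W_\lambda f_\mu=c_{\lambda,\mu}f_{\lambda\mu}$ and $|c_{\lambda,\mu}|=1$ for all $\mu$. Then $(f_\lambda)$ is not a finite union of orbits of one operator: for no $N\in\{1,2,\dots\}$ are there a bijection $\sigma:\mathbb Z\times\{1,\dots,N\}\to\Lambda$, a bounded bijective $T$, vectors $\varphi_1,\dots,\varphi_N$ and unimodular $c_{n,i}$ with $f_{\sigma(n,i)}=c_{n,i}T^n\varphi_i$ for all $n,i$. In particular this holds for every overcomplete Gabor frame.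

## 3. Why commutation cannot give the proof

Suppose a Gabor frame is an orbit, $f_{\sigma(n)}=T^nf_0$, and let $W=E_b$. Now two operators permute the same vectors: $T$ with a single orbit, $W$ with infinitely many infinite ones. The natural first attempt is to compare them algebraically.

The frame vectors are pairwise distinct. First, $f_0\ne0$, since otherwise all frame vectors vanish. If $T^nf_0=T^mf_0$ with $n>m$, then $T^{n-m}f_0=f_0$, so $f_0$ occurs infinitely often in the frame and $\sum_k|\langle f_0,f_k\rangle|^2=\infty$, against (1).

Now assume that $W$ and $T$ commute. The vector $Wf_0$ belongs to the frame, so $Wf_0=T^rf_0$ for some $r$, and $WT^nf_0=T^nWf_0=T^{n+r}f_0$. Since the vectors are distinct, $\tau$ reads $n\mapsto n+r$ in the labeling by $\mathbb Z$. This map has $|r|$ orbits if $r\ne0$ and only fixed points if $r=0$. In neither case are there infinitely many infinite orbits, which is a contradiction.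

The attempt breaks at the word "assume". Nothing forces $W$ and $T$ to commute, and no argument can derive commutation merely from the two operators permuting the frame. The reasoning just given never used overcompleteness, and for the orthonormal basis of Test 1 both operators exist; by the reasoning, they do not commute there.

So we need something that sees overcompleteness. The bijection $\sigma$ destroys the geometry of $\mathbb Z^2$, and the geometry of $\mathbb Z$ means nothing to $W$. We look instead for a geometry on $K$ built from the frame alone, which every symmetry has to respect. In an orthonormal basis it should be trivial; in an overcomplete frame it should not.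

## 4. A matrix that every symmetry preserves

The Gram matrix $\langle f_l,f_k\rangle$ is a natural candidate, but $T$ need not be unitary, and then it need not be invariant. For example, let $v_n\in\{1,2\}$ be a nonconstant sequence, $f_n=v_ne_n$ in $\ell^2(\mathbb Z)$ and $Te_n=(v_{n+1}/v_n)e_{n+1}$. Then $T$ is bounded and bijective and $Tf_n=f_{n+1}$, but the diagonal Gram entries $v_n^2$ are not constant. Here $S$ is the diagonal operator with entries $v_n^2$, so $\langle S^{-1}f_l,f_k\rangle=\delta_{kl}$. Inserting $S^{-1}$ repairs the invariance, and this is general. Put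
$$G(k,l)=\langle S^{-1}f_l,f_k\rangle,\qquad k,l\in K. \tag{3}$$
Since $S^{-1}$ is self-adjoint, $G(l,k)=\overline{G(k,l)}$.

**Lemma 1.** Let $(f_k)_{k\in K}$ be a frame for $\mathcal H$.

1. For every $l\in K$ and $\varepsilon>0$, only finitely many $k$ satisfy $|G(k,l)|\ge\varepsilon$.
2. If $(W,\tau)$ is a symmetry, then $|G(\tau(k),\tau(l))|=|G(k,l)|$ for all $k,l$.
3. If all $f_k\neq0$ and $G(k,l)=0$ whenever $k\ne l$, then $(f_k)$ is a Riesz basis.

**Proof of 1.** We show that each column is square summable. By (1), applied to $f=S^{-1}f_l$,
$$\sum_k|G(k,l)|^2=\sum_k|\langle S^{-1}f_l,f_k\rangle|^2\le B\|S^{-1}f_l\|^2<\infty .$$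
So only finitely many terms can be at least $\varepsilon^2$.

**Proof of 2.** The purpose is to show that $W$ is unitary for the inner product $\langle S^{-1}\cdot,\cdot\rangle$, even if it is not unitary for the original one. For $f\in\mathcal H$,
$$WSW^*f=\sum_k\langle W^*f,f_k\rangle Wf_k=\sum_k\langle f,Wf_k\rangle Wf_k=\sum_k|c_k|^2\langle f,f_{\tau(k)}\rangle f_{\tau(k)}=Sf .$$
The last equality uses $|c_k|=1$, that $\tau$ is a permutation, and unconditional convergence. So $WSW^*=S$. Inverting, $(W^*)^{-1}S^{-1}W^{-1}=S^{-1}$, that is, $W^*S^{-1}W=S^{-1}$. Hence
$$c_l\overline{c_k}\,G(\tau(k),\tau(l))=\langle S^{-1}Wf_l,Wf_k\rangle=\langle W^*S^{-1}Wf_l,f_k\rangle=\langle S^{-1}f_l,f_k\rangle=G(k,l).$$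
Take absolute values.

**Proof of 3.** We show that synthesis is injective. First,
$$f_l=SS^{-1}f_l=\sum_k\langle S^{-1}f_l,f_k\rangle f_k=\sum_kG(k,l)f_k=G(l,l)f_l ,$$
and $f_l\neq0$, so $G(l,l)=1$. Therefore $\langle f_k,S^{-1}f_l\rangle=\langle S^{-1}f_k,f_l\rangle=G(l,k)=\delta_{kl}$. If $c\in\ell^2(K)$ and $\sum_kc_kf_k=0$, pairing with $S^{-1}f_l$ gives $c_l=0$ for every $l$. The synthesis operator is thus injective, and $(f_k)$ is a Riesz basis. $\square$

Part 3 is where overcompleteness becomes visible: an overcomplete frame with nonzero vectors has a nonzero off-diagonal entry of $G$.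

## 5. Thresholding: a graph on the index set

**Definition.** For $\varepsilon>0$, let $\Gamma_\varepsilon$ be the simple graph with vertex set $K$ in which $k\ne l$ are adjacent if and only if $|G(k,l)|\ge\varepsilon$.

By Lemma 1(1), every vertex has finitely many neighbors; such a graph is called locally finite. By Lemma 1(2), for every symmetry $(W,\tau)$ the permutation $\tau$ is an automorphism of $\Gamma_\varepsilon$, that is, it preserves adjacency and non-adjacency. So $\Gamma_\varepsilon$ is the common geometry we wanted.

The threshold matters. For Test 2 with $E=[0,1/2)$ we have $S=I$ and $G(k,l)=\int_0^{1/2}e^{2\pi i(l-k)x}\,dx$. This equals $1/2$ on the diagonal, vanishes for even $l-k\ne0$ and has modulus $1/(\pi|l-k|)$ for odd $l-k$. If we joined $k$ and $l$ whenever $G(k,l)\neq0$, every vertex would have infinitely many neighbors. With $\varepsilon=1/\pi$ we get the path on $\mathbb Z$, with edges between $n$ and $n+1$ only.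

Now consider what an orbit representation says. If $f_{\sigma(n)}=T^nf_0$, then $T$ is a symmetry with permutation $\sigma(n)\mapsto\sigma(n+1)$, so, relabeled by $\mathbb Z$, the graph $\Gamma_\varepsilon$ is invariant under $n\mapsto n+1$. We test this on two overcomplete frames.

**Example 1 (a wavelet frame).** With $\hat f(\xi)=\int f(x)e^{-2\pi ix\xi}dx$, let $F=[-1,-\tfrac12)\cup[\tfrac12,1)$, $\hat\psi=\chi_F$, $a=2$ and $b=\tfrac12$. The Fourier transform of $T_{k/2}\psi$ is $e^{-\pi ik\xi}\chi_F(\xi)$. The functions $e^{-\pi ik\xi}$, $k\in\mathbb Z$, are an orthogonal basis of $L^2([-1,1))$ with squared norms $2$. So $\sum_k|\langle f,T_{k/2}\psi\rangle|^2=2\|f\|^2$ for every $f$ whose Fourier transform is supported in $F$. The operator $D_{2^j}$ maps the space of these $f$ unitarily onto the functions with frequencies in $2^{-j}F$, and the sets $2^{-j}F$ partition $\mathbb R\setminus\{0\}$. Summing over $j$ gives $\sum_{j,k}|\langle f,D_{2^j}T_{k/2}\psi\rangle|^2=2\|f\|^2$ on $L^2(\mathbb R)$, so we have a wavelet frame with $S=2I$. It is overcomplete: if $\sum_kc_ke^{-\pi ik\xi}=\chi_{[-1/2,1/2)}(\xi)$ in $L^2([-1,1))$, then $c\ne0$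 and $\sum_kc_kT_{k/2}\psi=0$.

Here $G((j,k),(j',l))=0$ for $j\ne j'$, because the frequency supports are disjoint. For $j=j'$ and $n=l-k\ne0$,
$$G((j,k),(j,l))=\tfrac12\int_Fe^{-\pi in\xi}\,d\xi=\int_{1/2}^1\cos(\pi n\xi)\,d\xi=-\frac{\sin(\pi n/2)}{\pi n}.$$
This has modulus $1/(\pi|n|)$ for odd $n$ and vanishes for even $n$. So $\Gamma_{1/\pi}$ is a disjoint union of infinitely many lines, one for each $j$. If the frame were an orbit, this graph would be a graph on $\mathbb Z$ invariant under $n\mapsto n+1$. It has at least one edge, joining $m$ and $m+q$ with $q\ge1$ say. By invariance $n$ and $n+q$ are adjacent for every $n$, so there are at most $q$ components. This is a contradiction: this frame is not an orbit.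

**Example 2 (a Gabor frame).** Let $g=\chi_{[0,1)}$, $a=\tfrac12$, $b=1$. The functions with even $n$ form an orthonormal basis, and so do those with odd $n$. So we have a frame with $S=2I$, and it is overcomplete because $g$ can be expanded in the functions with odd $n$. With $p=m'-m$, the entry $G((m,n),(m',n'))$ is half the integral of $e^{2\pi ipx}$, up to conjugation, over $[\tfrac n2,\tfrac n2+1)\cap[\tfrac{n'}2,\tfrac{n'}2+1)$. For $n=n'$ this gives $\tfrac12\delta_{mm'}$; for $|n-n'|\ge2$ it gives $0$. For $|n-n'|=1$ the intersection is a half interval, and
$$|G((m,n),(m',n'))|=\begin{cases}\tfrac14,&p=0,\\ \tfrac1{2\pi|p|},&p\text{ odd},\\ 0,&p\neq0\text{ even}.\end{cases}$$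
Since $\tfrac1{2\pi}<\tfrac14$, the graph $\Gamma_{1/4}$ is the disjoint union of the lines $\{m\}\times\mathbb Z$, and counting components excludes an orbit as before. But suppose we had chosen $\varepsilon=\tfrac1{2\pi}$. Then $(m,n)$ is adjacent to $(m,n\pm1)$ and to $(m\pm1,n\pm1)$, all signs allowed. This graph is connected, so counting components says nothing.

We count points instead. Within $R$ steps of $(0,0)$ we reach every $(m,n)$ with $1\le n\le R$ and $|m|\le n$, which is more than $R^2$ points. If the graph were a shift-invariant locally finite graph on $\mathbb Z$, then $0$ would have neighbors only in $[-\kappa,\kappa]$ for some $\kappa$, each edge would have length at most $\kappa$, and $R$ steps would reach at most $2\kappa R+1$ points. For large $R$ this is a contradiction.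

So there are two ways for the second symmetry to conflict with the shift: too many components, or too many points in a ball. For a general frame we know neither $G$ nor which case occurs. The next lemma treats both at once. We prove it for $N$ copies of $\mathbb Z$, since Theorem C needs this.

## 6. Shift-invariant graphs admit few infinite orbits

The graph distance $d(x,y)$ is the least number of edges in a path from $x$ to $y$, and $\infty$ if $x,y$ lie in different components. The ball of radius $R$ about $x$ is $\{y:d(x,y)\le R\}$.

**Lemma 2.** Let $\Gamma$ be a locally finite simple graph with vertex set $V=\mathbb Z\times\{1,\dots,N\}$ for which $\theta(n,i)=(n+1,i)$ is an automorphism. Suppose every connected component of $\Gamma$ is infinite. Then: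

(a) There is $\kappa<\infty$ such that every ball of radius $R\in\mathbb N$ has at most $N(2\kappa R+1)$ vertices.

(b) $\Gamma$ has finitely many components.

(c) Every automorphism $\tau$ of $\Gamma$ has only finitely many infinite orbits on $V$.

Two hypotheses deserve a test with $N=1$. On the graph without edges every permutation of $\mathbb Z$ is an automorphism, and (c) fails; there the components are finite. This is the situation of an orthonormal basis. On the complete graph every permutation is an automorphism too, and (c) fails again; there local finiteness is missing.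

**Proof of (a): edges have bounded length.** The finitely many vertices $(0,i)$ have finitely many neighbors each. So there is $\kappa\in\mathbb N$ such that every neighbor $(r,i')$ of some $(0,i)$ has $|r|\le\kappa$. If $(n,i)$ and $(n',i')$ are adjacent, applying $\theta^{-n}$ shows that $(0,i)$ and $(n'-n,i')$ are adjacent, so $|n'-n|\le\kappa$. A path of at most $R$ edges from $(n,i)$ therefore stays in $\{n-\kappa R,\dots,n+\kappa R\}\times\{1,\dots,N\}$. This set has $N(2\kappa R+1)$ elements.

**Proof of (b): shifts of $N$ components cover everything.** Let $C_i$ be the component of $(0,i)$. It is infinite and spread over finitely many columns $\mathbb Z\times\{l\}$, so some column contains two of its vertices $(m,l)$ and $(m',l)$ with $m<m'$. Put $q_i=m'-m\ge1$. The automorphism $\theta^{q_i}$ permutes the components and sends the vertex $(m,l)$ of $C_i$ to the vertex $(m',l)$ of $C_i$. Hence $\theta^{q_i}C_i=C_i$, and $\{\theta^nC_i:n\in\mathbb Z\}$ has at most $q_i$ members. Every vertex $(n,i)=\theta^n(0,i)$ lies in $\theta^nC_i$. So every component is one of these sets, and there are at most $q_1+\dots+q_N$ components.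

**Proof of (c).** Suppose that $\tau$ has infinitely many infinite orbits.

**Step 1: put infinitely many orbits into one component.** Let $c$ be the number of components, finite by (b). The automorphism $\tau$ permutes the $c$ components, so $\tau'=\tau^{c!}$ maps each component onto itself. An infinite $\tau$-orbit $\{\tau^nx\}$ splits into the sets $\{\tau^{r+c!\,n}x:n\in\mathbb Z\}$, $0\le r<c!$, which are infinite $\tau'$-orbits. So $\tau'$ also has infinitely many infinite orbits. Each lies inside one component, and there are finitely many components, so some component $C$ contains infinitely many of them.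

**Step 2: all orbits in $C$ move with the same bounded speed.** Fix $x_1\in C$ in one of these orbits, and put $L=d(x_1,\tau'x_1)$, which is finite because both points lie in $C$. Since $\tau'$ preserves distances, $d(\tau'^nx_1,\tau'^{n+1}x_1)=L$ for all $n\in\mathbb Z$. By the triangle inequality,
$$d(x_1,\tau'^nx_1)\le|n|L\qquad(n\in\mathbb Z).$$
Given $P\ge1$, choose $x_2,\dots,x_P\in C$ so that $x_1,\dots,x_P$ lie in distinct infinite $\tau'$-orbits, and put $D=\max_id(x_1,x_i)<\infty$. Then
$$d(x_1,\tau'^nx_i)\le d(x_1,\tau'^nx_1)+d(\tau'^nx_1,\tau'^nx_i)\le|n|L+D. \tag{4}$$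
The point is that the speed $L$ was fixed before $P$. The other orbits run alongside the first one, at distance at most $D$; only $D$ depends on $P$.

**Step 3: count.** Let $M\ge1$. The points $\tau'^nx_i$ with $|n|\le M$ and $1\le i\le P$ are pairwise distinct: for different $i$ they lie in different orbits, and for the same $i$ the orbit is infinite. By (4) they all lie in the ball of radius $ML+D$ about $x_1$. By (a),
$$P(2M+1)\le N\bigl(2\kappa(ML+D)+1\bigr). \tag{5}$$
Divide by $2M$ and let $M\to\infty$. This gives $P\le N\kappa L$. The right side does not depend on $P$, and $P$ was arbitrary, so this is a contradiction. $\square$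

Note that no quadratic growth is needed. An infinite family of parallel orbits forces linear growth with arbitrarily large slope, and (a) bounds the slope.

## 7. Proof of Theorem A and the Gabor and wavelet cases

**Proof of Theorem A.** Suppose that $f_{\sigma(n)}=c_nT^nf_0$ for all $n\in\mathbb Z$.

**Step 1: turn $T$ into the shift of a graph on $\mathbb Z$.** If one $f_{\sigma(n)}$ were zero, then all would be, since $T$ is bijective; a frame of $\mathcal H\neq\{0\}$ cannot consist of zeros. So all $f_k\neq0$. Moreover
$$Tf_{\sigma(n)}=c_nT^{n+1}f_0=\frac{c_n}{c_{n+1}}f_{\sigma(n+1)},$$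
so $T$ with the permutation $\sigma(n)\mapsto\sigma(n+1)$ is a symmetry. Identify $K$ with $\mathbb Z$ via $\sigma$. Every $\Gamma_\varepsilon$ is now a locally finite graph on $\mathbb Z$ with automorphism $\theta(n)=n+1$.

**Step 2: overcompleteness makes the components infinite.** Since the frame is not a Riesz basis and its vectors are nonzero, Lemma 1(3) gives $n_0\ne m_0$ with $\varepsilon:=|G(n_0,m_0)|>0$. Put $q=n_0-m_0\neq0$. Then $m_0$ and $m_0+q$ are adjacent in $\Gamma_\varepsilon$. Applying $\theta^{n-m_0}$, we see that $n$ and $n+q$ are adjacent for every $n\in\mathbb Z$. So the component of $n$ contains $n+q\mathbb Z$ and is infinite.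

**Step 3: conclude.** Lemma 2(c) with $N=1$ says that every automorphism of $\Gamma_\varepsilon$ has only finitely many infinite orbits. But $\tau$ is an automorphism of $\Gamma_\varepsilon$ by Lemma 1(2), and it has infinitely many. This is a contradiction. $\square$

**Proof of Corollary B.** For an overcomplete Gabor frame, Section 2 gives the symmetry $E_b$ with $\tau(m,n)=(m+1,n)$. For an overcomplete wavelet frame it gives $D_a$ with $\tau(j,k)=(j+1,k)$. Both permutations have infinitely many infinite orbits, so Theorem A, with all $c_n=1$, excludes a representation.

For the converse, let $(f_k)_{k\in K}$ be a Riesz basis with $K$ countably infinite, and let $\sigma:\mathbb Z\to K$ be any bijection. The map $V:\ell^2(\mathbb Z)\to\mathcal H$ with $Ve_n=f_{\sigma(n)}$ is a bounded bijection. Let $R$ be the bilateral shift $Re_n=e_{n+1}$ and put $T=VRV^{-1}$. Then $T$ is bounded and bijective, and $T^nf_{\sigma(0)}=VR^ne_0=f_{\sigma(n)}$ for all $n\in\mathbb Z$. $\square$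

So both questions have the answer no: there is no overcomplete Gabor frame, and no overcomplete wavelet frame, of the form $(T^nf_0)_{n\in\mathbb Z}$ with $T$ bounded and bijective.

The unimodular scalars in (2) give a little more room. For instance, let $M\subset\mathbb R$ be countably infinite, $a>0$, and suppose that $\{E_\mu T_{na}g\}_{n\in\mathbb Z,\,\mu\in M}$ is an overcomplete frame. Since $T_aE_\mu T_{na}g=e^{-2\pi ia\mu}E_\mu T_{(n+1)a}g$, the operator $T_a$ is a symmetry whose orbits are indexed by $M$, and Theorem A applies. Modulations would be of no help here, as $M$ need not have any structure.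

## 8. Finitely many orbits: proof of Theorem C

In Step 2 of the last proof, one edge became an edge at every vertex because $T$ acts on $K$ with a single orbit. With $N\ge2$ orbits this argument is lost. In Theorem C the group $\Lambda$ takes over that role, while $T$ still provides the shift $\theta$.

**Step 1: both kinds of symmetry.** Suppose that $N,\sigma,T,\varphi_i,c_{n,i}$ exist. Then
$$Tf_{\sigma(n,i)}=c_{n,i}T^{n+1}\varphi_i=\frac{c_{n,i}}{c_{n+1,i}}f_{\sigma(n+1,i)},$$
so $T$ is a symmetry with permutation $\sigma(n,i)\mapsto\sigma(n+1,i)$. Each $W_\lambda$ is a symmetry with permutation $\mu\mapsto\lambda\mu$. Since $W_\lambda f_e=c_{\lambda,e}f_\lambda$ and $W_\lambda$ is bijective, either all $f_\lambda$ vanish or none does; as $\mathcal H\ne\{0\}$, none does.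

**Step 2: infinite components.** By Lemma 1(3) there are $\lambda_0\ne\mu_0$ with $\varepsilon:=|G(\lambda_0,\mu_0)|>0$. Put $s=\lambda_0^{-1}\mu_0\ne e$. By Lemma 1(2), left translations are automorphisms of $\Gamma_\varepsilon$. Translating by $\lambda\lambda_0^{-1}$ takes $\lambda_0$ to $\lambda$ and $\mu_0$ to $\lambda s$, so $\lambda$ and $\lambda s$ are adjacent for every $\lambda\in\Lambda$. Replacing $\lambda$ by $\lambda s^n$, we see that $\lambda s^n$ and $\lambda s^{n+1}$ are adjacent for every $n\in\mathbb Z$. So the component of $\lambda$ contains $\{\lambda s^n:n\in\mathbb Z\}$. This set is infinite because $s\ne e$ and $\Lambda$ is torsion-free.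

**Step 3: conclude.** Transport $\Gamma_\varepsilon$ to $\mathbb Z\times\{1,\dots,N\}$ by $\sigma$. It is locally finite, $\theta$ is an automorphism by Step 1, and all components are infinite. So Lemma 2 applies. But $\mu\mapsto t\mu$ is an automorphism of $\Gamma_\varepsilon$. Its orbits are the cosets $\langle t\rangle\mu$: they are infinite because $t\neq e$ and $\Lambda$ is torsion-free, and there are infinitely many because $\langle t\rangle$ has infinite index. This contradicts Lemma 2(c).

**Step 4: the Gabor case.** Take $\Lambda=\mathbb Z^2$, $f_{(m,n)}=E_{mb}T_{na}g$ and $W_{(p,q)}=E_{pb}T_{qa}$. From $T_xE_y=e^{-2\pi ixy}E_yT_x$ we get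
$$W_{(p,q)}f_{(m,n)}=E_{pb}T_{qa}E_{mb}T_{na}g=e^{-2\pi i\,qa\,mb}f_{(m+p,n+q)},$$
so the hypotheses hold with $t=(1,0)$, and $\mathbb Z^2/\langle t\rangle\cong\mathbb Z$ is infinite. $\square$

For wavelet frames this route is not available as it stands: in Step 2 we used a symmetry carrying any index to any other, and $D_a$ alone moves only the index $j$.

## 9. What each hypothesis excludes

Return to the exponentials $T^nf_0=e^{2\pi inx}$ on $L^2(E)$ with $0<|E|<1$ from Test 2, which form an overcomplete orbit.

"Infinitely many" cannot be dropped in Theorem A. For each $N\ge1$, $W=T^N$ is a symmetry with exactly $N$ orbits, all infinite. So every finite number $N\ge1$ of infinite orbits occurs for an overcomplete frame that is an orbit.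

"Infinite" cannot be dropped for the orbits in Theorem A. Let $E$ be invariant under $x\mapsto-x$ modulo $1$, for example $E=(0,\tfrac14)\cup(\tfrac34,1)$. Then $Wf(x)=f(-x)$, with $-x$ taken modulo $1$, maps $e^{2\pi inx}$ to $e^{-2\pi inx}$. It is a symmetry with $\tau(n)=-n$, whose orbits $\{n,-n\}$ are infinitely many and finite.

"Overcomplete" cannot be dropped, by the converse in Corollary B; Test 1 is an explicit instance.

Theorem C fails for $\Lambda=\mathbb Z$: take the same exponentials with $W_\lambda=T^\lambda$ and $N=1$. The group $\mathbb Z$ is torsion-free, but $\langle t\rangle$ has finite index for every $t\ne0$.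

Finally, "finite union" in Theorem C cannot be replaced by "countable union". Every Gabor frame is the union of the orbits $(E_b^m\varphi_n)_{m\in\mathbb Z}$ of the single operator $E_b$, with $\varphi_n=T_{na}g$ and $n\in\mathbb Z$.
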